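\title{Maximal Fractional Matching in $O(\log^2\Delta)+O(\log^* n)$ Rounds}

\begin{abstract}
We show that in the deterministic LOCAL model a maximal fractional matching can be found in $O(\log^2\Delta)$ rounds in $2$-colored bipartite graphs and in $O(\log^2\Delta)+O(\log^* n)$ rounds in general graphs, where $n$ is the number of nodes and $\Delta$ is the maximum degree. Both bounds hold for arbitrary node capacities, and the second gives a $2$-approximation of minimum-weight vertex cover in the same time. The core of the proof is a halving lemma for bipartite graphs: in $O(\log\Delta)$ rounds, every node on one side either becomes saturated or has at least half of its neighbors saturated. The algorithm first adds weight greedily until the edge values dominate the remaining capacities, and then finishes in $O(1)$ rounds by moving weight along paths of length two.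
\end{abstract}

\section{The problem and the results}\label{sec:intro}

\subsection*{The model}
In the deterministic LOCAL model, the input is a simple undirected graph $G=(V,E)$ with $n$ nodes and maximum degree $\Delta$. Each node is a processor with a unique identifier from $\{1,\dots,\mathrm{poly}(n)\}$, and all nodes know $n$ and $\Delta$. Computation proceeds in synchronous rounds; in a round, every node sends arbitrarily large messages to its neighbors and performs arbitrary deterministic local computation. An algorithm runs in $T$ rounds if after $T$ rounds every node halts and outputs its part of the solution. Equivalently, the output of a node is a function of its radius-$T$ neighborhood, including identifiers and local inputs, so the running time measures how far a node must see. A \emph{bipartite} input always comes with a proper $2$-coloring, and each node receives its own color as local input.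

A \emph{fractional matching} is a map $y:E\to[0,1]$ with $\sum_{e\ni x}y(e)\le1$ for every node $x$. The node $x$ is \emph{saturated} if equality holds, and $y$ is \emph{maximal} if every edge has a saturated endpoint, that is, if no value $y(e)$ can be raised on its own. Each node outputs the values of its incident edges, and the two endpoints of an edge must output the same value. A \emph{maximal matching} is a maximal fractional matching with values in $\{0,1\}$.

A running time $o(\Delta)$ means a function $g(\Delta)=o(\Delta)$ of $\Delta$ alone. A running time $o(\Delta)+O(\log^* n)$ means a bound $g(\Delta)+C\log^* n$, with such a $g$ and a constant $C$, valid for all $n$ and $\Delta$; similar expressions are read in the same way. Here $\log^* n$ is the number of times the logarithm must be applied to $n$ to obtain a number at most $1$. We assume $\Delta\ge1$, and in running times $\log\Delta$ stands for $\log_2(\Delta+1)$.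

\subsection*{The questions}
Fractional values remove the need to choose between symmetric options. In a $\Delta$-regular graph, $y\equiv1/\Delta$ saturates every node and takes no communication, whereas a maximal matching must select some edges and reject others. Irregular graphs are harder. The natural one-round rule $y(uv)=1/\max\{\deg u,\deg v\}$ gives a fractional matching, but if $u$ and $v$ are adjacent nodes of degree $2$ whose other neighbors have degree $3$, both receive $\frac12+\frac13<1$ and the edge $uv$ has no saturated endpoint. Maximality asks for exact equalities, and making progress towards an equality is much easier than reaching it.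

The following two questions are posed in \cite{open}.
\begin{enumerate}
\item[(Q1)] Can a maximal fractional matching be found in $o(\Delta)+O(\log^* n)$ rounds?
\item[(Q2)] Can a maximal fractional matching be found in $o(\Delta)$ rounds in bipartite graphs?
\end{enumerate}
Table~\ref{tab:known} collects the known bounds that accompany them. We use these bounds only for comparison, never in a proof.

\begin{table}[ht]
\centering
\begin{tabular}{lll}
\hline
problem & possible in & not possible in\\
\hline
maximal matching & $O(\Delta+\log^* n)$ & (L1) $f(\Delta)+o(\log^* n)$, for any $f$\\
 & & (L2) $o(\Delta)+O(\log^* n)$\\
maximal matching, bipartite & $O(\Delta)$ & (L3) $o(\Delta)$\\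
maximal fractional matching & $O(\Delta)$ & (L4) $o(\Delta)$\\
 & & (L5) $o\bigl(\frac{\log\Delta}{\log\log\Delta}\bigr)+O(\log^* n)$, even bipartite\\
\hline
\end{tabular}
\caption{Known round complexities in the deterministic LOCAL model.}\label{tab:known}
\end{table}

The table suggests the answer ``no'' twice. Replacing ``fractional matching'' by ``matching'' in (Q1) and (Q2) gives the impossible tasks (L2) and (L3), and removing the $\log^* n$ term from (Q1), or the bipartition from (Q2), gives the impossible task (L4). The natural greedy algorithm points the same way: Example~\ref{ex:star} shows that it needs $\Delta$ steps on a star with suitable node capacities. Nevertheless both answers are ``yes''.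

\subsection*{Results}
Our algorithms work in phases, and each phase sees only what earlier phases have left of the bound $1$ at each node. We therefore allow arbitrary bounds from the start. Each node $x$ is given a \emph{capacity} $b_x\ge0$ as local input. For a map $y:E\to\mathbb R$, the \emph{load} of $x$ is $y[x]=\sum_{e\ni x}y(e)$ and the \emph{residual} of $x$ is $b_x-y[x]$. We say that $y$ is \emph{within capacity} if all residuals are nonnegative, and \emph{feasible} if moreover $y\ge0$. A node is \emph{saturated} if its residual is $0$, and a feasible $y$ is \emph{maximal} if every edge has a saturated endpoint. For $b\equiv1$ this is a maximal fractional matching.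

\begin{theorem}\label{thm:bip}
In $2$-colored bipartite graphs with arbitrary capacities $b\ge0$, a maximal feasible $y$ can be found deterministically in $O(\log^2\Delta)$ rounds.
\end{theorem}

\begin{theorem}\label{thm:gen}
In general graphs with arbitrary capacities $b\ge0$, a maximal feasible $y$ can be found deterministically in $O(\log^2\Delta)+O(\log^* n)$ rounds.
\end{theorem}

With $b\equiv1$, Theorem~\ref{thm:gen} answers (Q1) and Theorem~\ref{thm:bip} answers (Q2). A \emph{vertex cover} is a set of nodes that contains an endpoint of every edge.

\begin{corollary}\label{cor:vc}
A $2$-approximation of minimum-weight vertex cover, with arbitrary nonnegative node weights, can be found deterministically in $O(\log^2\Delta)+O(\log^* n)$ rounds.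
\end{corollary}

Messages contain real numbers. All values arise from the capacities by the four arithmetic operations, so they are rational if the capacities are. Whenever a node ``picks'' a neighbor, it takes the eligible neighbor of smallest identifier, and every change of a value $y(e)$ is sent across $e$, so both endpoints know it.

Section~\ref{sec:push} introduces the greedy step and shows where it stalls. Section~\ref{sec:signed} contains the main idea: if edge values may become negative, a halving of the degrees takes $O(1)$ rounds. Section~\ref{sec:halving} removes the negative values at a cost of $O(\log\Delta)$ rounds, and Sections~\ref{sec:bip} and~\ref{sec:gen} iterate the halving.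

\section{Residual instances and the push step}\label{sec:push}

The following observation lets us chain algorithms.

\begin{lemma}\label{lem:residual}
Let $y$ be feasible on $G$ for capacities $b$, let $F$ be a subgraph all of whose nodes are unsaturated, and let $y'$ be feasible on $F$ for the capacities $r_x=b_x-y[x]>0$; put $y'=0$ outside $F$. Then $y+y'$ is feasible for $b$, every node saturated under $y$ is saturated under $y+y'$, and a node of $F$ is saturated under $y+y'$ if and only if it is saturated under $y'$ for the capacities $r$.
\end{lemma}

\begin{proof}
The residual of $x$ under $y+y'$ is $r_x-y'[x]$ if $x\in F$, and $b_x-y[x]$ otherwise.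
\end{proof}

Now let $F$ be a bipartite graph with parts $L$ (\emph{left} nodes) and $R$ (\emph{right} nodes), with capacities, and let $y$ be within capacity. Maximality means that every left node is saturated or has no unsaturated neighbor. We aim at a weaker property that can be iterated.

\begin{definition}
A left node $u$ is \emph{good} in $F$ if it is saturated or at most $\deg_F(u)/2$ of its neighbors are unsaturated. Otherwise it is \emph{bad}.
\end{definition}

Write $\varepsilon_u$ for the current residual of $u\in L$, $c_v$ for the current residual of $v\in R$, and $h_u$ for the current number of unsaturated neighbors of $u$.

\begin{definition}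
Let $S$ be a set of unsaturated left nodes. In a \emph{push from $S$}, every $u\in S$ with $h_u\ge1$ offers $\varepsilon_u/h_u$ to each unsaturated neighbor. Let $p_v$ be the total offered to an unsaturated right node $v$. If $p_v<c_v$, then $v$ accepts all offers in full; if $p_v\ge c_v$, then $v$ accepts the fraction $c_v/p_v$ of each offer. Accepted amounts are added to $y$ on the corresponding edges.
\end{definition}

A push takes three rounds: the right nodes announce whether they are saturated, the left nodes send offers, and the right nodes reply. It has the following properties.
\begin{enumerate}
\item[(P1)] No value of $y$ decreases, and $y$ stays within capacity, because $u$ offers at most $\varepsilon_u$ in total and $v$ accepts $\min\{p_v,c_v\}$.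
\item[(P2)] A right node that is unsaturated after the push had $p_v<c_v$, so it accepted all offers in full.
\item[(P3)] If $u\in S$ has $h_u\ge1$ and no neighbor of $u$ becomes saturated in the push, then by (P2) all of $\varepsilon_u$ is accepted and $u$ becomes saturated.
\end{enumerate}
By (P3), in a push from all unsaturated left nodes, each such node with $h_u\ge1$ becomes saturated or loses an unsaturated neighbor. So $\Delta$ pushes from $y=0$ give a maximal feasible $y$. This count cannot be improved.

\begin{example}\label{ex:star}
Let $F$ be a star with center $u\in L$ of capacity $1$ and leaves $v_1,\dots,v_d\in R$. Put $o_1=1/d$ and $o_{i+1}=o_i/(2(d-i))$ for $1\le i<d$, and give $v_j$ the capacity $o_1+\dots+o_{j-1}+o_j/2$. We claim that before the $i$-th push $u$ has residual $(d-i+1)\,o_i$, the unsaturated leaves are $v_i,\dots,v_d$, and each of these has received $o_1+\dots+o_{i-1}$. This holds for $i=1$. In the $i$-th push $u$ offers $o_i$ to each of $v_i,\dots,v_d$. The leaf $v_i$ has residual $o_i/2$, accepts half of the offer and becomes saturated; a leaf $v_j$ with $j>i$ has residual $o_i+\dots+o_{j-1}+o_j/2>o_i$ and accepts in full. The residual of $u$ becomes $o_i/2$, which equals $(d-i)\,o_{i+1}$ if $i<d$. Thus each push saturates one leaf, $u$ is never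 saturated, and $u$ stays bad until $\lceil d/2\rceil$ pushes have been made.
\end{example}

In the example the residual of $u$ collapses at least geometrically, while every edge to an unsaturated leaf has carried at least $1/d$ since the first push. Small residuals alone do not help: an algorithm that only adds to $y$ faces, by Lemma~\ref{lem:residual}, another instance of the same problem, and scaling all capacities by a common factor does not change the problem. What has changed is that the edges hold far more than the residuals still to be filled. An algorithm can use this only by \emph{decreasing} some values. On the scale of the residuals, the constraint $y\ge0$ is then far away, and we first study the problem without it.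

\section{Halving with negative values allowed}\label{sec:signed}

Consider a path $x\,m\,x'$ and an amount $a>0$. Adding $a$ on $xm$ and subtracting $a$ on $mx'$ raises the load of $x$, lowers the load of $x'$, and leaves the middle node $m$ unchanged. If $a$ is the residual of $x$, then $x$ becomes saturated. Such moves need no coordination: any number of them may share the middle node $m$, whatever its residual, and the only price is that $x'$ is no longer saturated. The question is which nodes can pay this price.

\begin{example}\label{ex:moves}
In Figure~\ref{fig:moves}, left, the node $u$ of capacity $6$ offers $2$ to each neighbor. The node $v_1$ of capacity $1$ accepts $1$ and is saturated; $v_2$ and $v_3$, of capacity $3$, accept $2$. Now $u$ has residual $1$ and two unsaturated neighbors out of three, so it is bad. Use $u$ as the middle node: add $1$ on each of $uv_2$, $uv_3$ and subtract $2$ on $uv_1$. Then $v_2,v_3$ are saturated and only $v_1$ is not, so $u$ is good.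

On the right, a further left node $w$ of capacity $2$ is adjacent to $v_1$ alone. The node $v_1$ is offered $2+2$ and accepts $\frac12$ from each, so $u$ and $w$ both have residual $\frac32$. The node $w$ is good, but only because $v_1$ is saturated, and the previous move would make it bad. On the other hand, $w$ does not depend on its own load. So use $v_1$ as the middle node: add $\frac32$ on $uv_1$ and subtract $\frac32$ on $wv_1$. Then $u$ is saturated, $v_1$ remains saturated, and both left nodes are good.
\end{example}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[font=\small]
\node[draw] (u) at (0,0) {$u$}; \node[left] at (u.west) {$6$};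
\node[draw,circle,fill=gray!40,inner sep=1.5pt] (a) at (3,1.3) {$v_1$}; \node[right] at (a.east) {$1$};
\node[draw,circle,inner sep=1.5pt] (b) at (3,0) {$v_2$}; \node[right] at (b.east) {$3$};
\node[draw,circle,inner sep=1.5pt] (c) at (3,-1.3) {$v_3$}; \node[right] at (c.east) {$3$};
\draw (u) -- node[above,sloped] {$1\to-1$} (a);
\draw (u) -- node[above,pos=0.65] {$2\to3$} (b);
\draw (u) -- node[below,sloped] {$2\to3$} (c);
\node[draw] (U) at (6,0) {$u$}; \node[left] at (U.west) {$6$};
\node[draw] (W) at (6,2) {$w$}; \node[left] at (W.west) {$2$};
\node[draw,circle,fill=gray!40,inner sep=1.5pt] (A) at (9,1.3) {$v_1$}; \node[right] at (A.east) {$1$};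
\node[draw,circle,inner sep=1.5pt] (B) at (9,0) {$v_2$}; \node[right] at (B.east) {$3$};
\node[draw,circle,inner sep=1.5pt] (C) at (9,-1.3) {$v_3$}; \node[right] at (C.east) {$3$};
\draw (W) -- node[above,sloped] {$\frac12\to-1$} (A);
\draw (U) -- node[above,sloped] {$\frac12\to2$} (A);
\draw (U) -- node[above,pos=0.65] {$2\to2$} (B);
\draw (U) -- node[below,sloped] {$2\to2$} (C);
\end{tikzpicture}
\caption{Two ways to repair a left node $u$ after one push. Numbers at nodes are capacities; a label $a\to a'$ gives the edge value after the push and after the repair; the shaded node is saturated by the push. Left: weight moves from $uv_1$ to $uv_2$ and $uv_3$, which saturates $v_2$ and $v_3$ and keeps the load of $u$. Right: weight moves from $wv_1$ to $uv_1$, which saturates $u$ and keeps the load of $v_1$.}\label{fig:moves}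
\end{figure}

The example contains the general dichotomy. Call a left node a \emph{core} node if, after the push, at most half of its neighbors are unsaturated. A core node can lose load, but it needs its saturated neighbors. If a bad node $u$ has a core node at distance two, the second move of the example is available. If it has none, no core node depends on a neighbor of $u$, and the first move does no harm. The lemma also records how negative a value can become, which is what Section~\ref{sec:halving} needs. We write $N(x)$ for the set of neighbors of $x$ in $H$.

\begin{lemma}[Signed halving]\label{lem:signed}
Let $H$ be a bipartite graph with left part $A$ and right part $B$, each node knowing its part, and with capacities $\varepsilon_u>0$ for $u\in A$ and $c_v>0$ for $v\in B$. In $O(1)$ rounds one can find $z:E(H)\to\mathbb R$ within capacity such that every $u\in A$ is good in $H$ and, for every edge $uv$ with $u\in A$ and $v\in B$,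
\begin{equation}\label{eq:withdraw}
z(uv)\ \ge\ -\max\Bigl\{\sum_{u'\in N(v)}\varepsilon_{u'},\ \sum_{v'\in N(u)}c_{v'}\Bigr\}.
\end{equation}
\end{lemma}

\begin{proof}
Let $h_u=\deg_H(u)$. Start from $z=0$ and make one push from $A$. Let $B^{\bullet}$ be the set of right nodes that are now saturated (\emph{full} nodes) and $B^{\circ}=B\setminus B^{\bullet}$ (\emph{open} nodes); these names refer to this moment and do not change later. Denote the new residuals by $\bar\varepsilon_u\in[0,\varepsilon_u]$ and $\bar c_v\in[0,c_v]$. Partition $A$ into four classes.
\begin{itemize}
\item $K$, the core: nodes $u$ with at most $h_u/2$ open neighbors. Let $W\subseteq B$ be the set of right nodes adjacent to $K$.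
\item $Y$: nodes outside $K$ with no full neighbor. Such a node has an open neighbor, so $h_u\ge1$, and it is saturated by (P3).
\item $X_1$: nodes outside $K\cup Y$ with a neighbor in $W$.
\item $X_2$: nodes outside $K\cup Y$ with no neighbor in $W$.
\end{itemize}
Every node $u\in X_1\cup X_2$ has more than $h_u/2$ open neighbors and at least one full neighbor. Let $B_2$ be the set of right nodes adjacent to $X_2$; then $B_2\cap W=\emptyset$.

\emph{Move 1 (middle nodes in $W$).} Each $u\in X_1$ picks a neighbor $v(u)\in W$, and $z(u\,v(u))$ is increased by $\bar\varepsilon_u$. Each $v\in W$ computes $t_v=\sum_{u:\,v(u)=v}\bar\varepsilon_u$, picks a neighbor $u_0\in K$, and $z(u_0v)$ is decreased by $t_v$.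

\emph{Move 2 (middle nodes in $X_2$).} Each $v\in B_2\cap B^{\circ}$ picks a neighbor $u(v)\in X_2$, and $z(u(v)\,v)$ is increased by $\bar c_v$. Each $u\in X_2$ computes $e_u=\sum_{v:\,u(v)=u}\bar c_v$, picks a full neighbor $v_0$, and $z(uv_0)$ is decreased by $e_u$.

Move 1 changes only edges between $X_1\cup K$ and $W$, and Move 2 changes only edges between $X_2$ and $B_2$. These four node sets are pairwise disjoint, so every node is affected by at most one of the moves. The loads change as follows, relative to the state after the push.
\begin{itemize}
\item A node $u\in X_1$ gains $\bar\varepsilon_u$ and is saturated. A node of $K$ does not gain. A node $u\in X_2$ gains and loses $e_u$, and a node of $Y$ is not touched, so these keep their loads.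
\item A node $v\in W$ gains and loses $t_v$ and keeps its load. A node $v\in B_2\cap B^{\circ}$ gains $\bar c_v$ and loses nothing, since Move 2 decreases only edges at full nodes; it is saturated. A node of $B_2\cap B^{\bullet}$ does not gain. All other right nodes are not touched.
\end{itemize}
Since $z$ was within capacity after the push, it still is.

Every left node is good. Nodes of $Y$ and $X_1$ are saturated. If $u\in K$, its full neighbors lie in $W$ and keep their loads, so all unsaturated neighbors of $u$ are open, and there are at most $h_u/2$ of these. If $u\in X_2$, its open neighbors lie in $B_2\cap B^{\circ}$ and are now saturated; there are more than $h_u/2$ of them, so fewer than $h_u/2$ neighbors are unsaturated.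

For \eqref{eq:withdraw}, note that $z\ge0$ after the push and that an edge $uv$ is decreased at most once: by $t_v$ if $u\in K$ is picked by $v$, or by $e_u$ if $u\in X_2$ picks $v$. We have $t_v\le\sum_{u'\in N(v)}\varepsilon_{u'}$ and $e_u\le\sum_{v'\in N(u)}c_{v'}$.

After the push, membership in $B^{\circ}$, then in $K$ and $Y$, then in $W$, then in $X_1$ and $X_2$, then in $B_2$ is determined with one round of announcements each, and each move takes two more rounds.
\end{proof}

\section{The halving lemma}\label{sec:halving}

\begin{lemma}[Halving]\label{lem:halving}
Let $F$ be a bipartite graph with parts $L,R$, each node knowing its part, and with maximum degree at most $\Delta$, where $\Delta\ge1$ is known to all nodes. Let every node $x$ have capacity $r_x>0$. In $O(\log\Delta)$ rounds one can find a feasible $y$ on $F$ such that every $u\in L$ is good in $F$.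
\end{lemma}

The plan is to apply Lemma~\ref{lem:signed} to a residual instance on top of a nonnegative $y$ that is large enough to absorb the negative values. Repeated pushes make $y(uv)$ large compared with the residual of its own left endpoint $u$. But \eqref{eq:withdraw} involves the residuals of all right neighbors of $u$ and of all left nodes at distance two from $u$, and these can be of a different order of magnitude: if $v_2,v_3$ in Figure~\ref{fig:moves}, left, have capacity $M>2$ instead of $3$, the amount subtracted on $uv_1$ is $2(M-2)$, unbounded in terms of the capacity of $u$. A middle stage therefore makes adjacent residuals comparable. It rests on the fact that a node whose residual is tiny compared with that of a neighbor can be saturated directly on the edge to that neighbor.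

\begin{proof}
Let $d_u=\deg_F(u)$ and $k=\lceil4\log_2\Delta\rceil+3$, so that $2^k\ge8\Delta^4$. All nodes can compute $k$ because they know $\Delta$.

\medskip\noindent\emph{Stage 1: building a reserve.} Start from $y=0$ and make $k$ pushes, each from the set of left nodes that are bad at that time. By (P1), $y$ stays feasible and saturated nodes stay saturated, so good nodes stay good. Let $A$ be the set of bad left nodes and $B$ the set of unsaturated right nodes after the $k$-th push, and let $\varepsilon_u$, $c_v$ be the residuals at this moment. Fix $u\in A$. It was bad before and after every push.

Consider one push, before which $u$ has residual $\varepsilon$. It offers at least $\varepsilon/d_u$ to each unsaturated neighbor. More than $d_u/2$ neighbors are still unsaturated afterwards, and by (P2) they accept in full, so the residual drops by more than $\varepsilon/2$. Hence $\varepsilon_u\le2^{-k}r_u$.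

In the first push all neighbors of $u$ are unsaturated, because capacities are positive, so $u$ offers $r_u/d_u$ to each. A neighbor $v\in B$ accepts this in full by (P2). Therefore, for adjacent $u\in A$ and $v\in B$,
\begin{equation}\label{eq:reserve}
y(uv)\ \ge\ \frac{r_u}{d_u}\ \ge\ \frac{2^k\varepsilon_u}{\Delta}\ \ge\ 8\Delta^3\varepsilon_u .
\end{equation}

\medskip\noindent\emph{Stage 2: balancing the residuals.} There are two steps, one for each side.

(a) Each $v\in B$ that has a neighbor $u\in A$ with $c_v\le\varepsilon_u/(2\Delta)$ picks one such $u$, and $y(uv)$ is increased by $c_v$. This saturates $v$. A node $u\in A$ is picked at most $\Delta$ times, so its load grows by at most $\varepsilon_u/2$ and its new residual satisfies $\varepsilon_u/2\le\varepsilon'_u\le\varepsilon_u$. Let $B'\subseteq B$ be the set of nodes that did not act. Their residuals are still $c_v$, and for adjacent $u\in A$, $v\in B'$ we have $c_v>\varepsilon_u/(2\Delta)\ge\varepsilon'_u/(2\Delta)$.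

(b) Each $u\in A$ that has a neighbor $v\in B'$ with $\varepsilon'_u\le c_v/(2\Delta)$ picks one such $v$, and $y(uv)$ is increased by $\varepsilon'_u$. This saturates $u$. A node $v\in B'$ is picked at most $\Delta$ times, so its new residual satisfies $c_v/2\le c'_v\le c_v$. Let $A'\subseteq A$ be the set of nodes that did not act. Their residuals are still $\varepsilon'_u>0$, and for adjacent $u\in A'$, $v\in B'$ we have $\varepsilon'_u>c_v/(2\Delta)$.

After Stage 2, $y$ is feasible and $B'$ is the set of unsaturated right nodes. Because step (b) at most halves a right residual, the inequality gained in step (a) survives it with a loss of a factor $2$: for adjacent $u\in A'$ and $v\in B'$ we have $c'_v\ge c_v/2>\varepsilon'_u/(4\Delta)$ and $c'_v\le c_v<2\Delta\varepsilon'_u$, that is,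
\begin{equation}\label{eq:balance}
\varepsilon'_u<4\Delta\,c'_v\qquad\text{and}\qquad c'_v<2\Delta\,\varepsilon'_u .
\end{equation}
Stage 2 only increased $y$, and $\varepsilon'_u\le\varepsilon_u$, so \eqref{eq:reserve} gives $y(uv)\ge8\Delta^3\varepsilon'_u$ for these pairs.

\medskip\noindent\emph{Stage 3: rerouting.} Let $H$ be the subgraph of $F$ induced by $A'\cup B'$. Apply Lemma~\ref{lem:signed} to $H$ with the positive capacities $\varepsilon'_u$, $c'_v$, extend the result $z$ by $0$ outside $H$, and output $y^*=y+z$.

\emph{Feasibility.} The residual of a node of $H$ under $y^*$ is its residual under $z$ in $H$, which is nonnegative, and other nodes keep their loads. For an edge $uv$ of $H$, \eqref{eq:balance} applied along the paths $u'\,v\,u$ and along the edges $uv'$ gives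
\[
\sum_{u'\in N(v)}\varepsilon'_{u'}<\Delta\cdot4\Delta\,c'_v<8\Delta^3\varepsilon'_u,
\qquad
\sum_{v'\in N(u)}c'_{v'}<\Delta\cdot2\Delta\,\varepsilon'_u\le8\Delta^3\varepsilon'_u .
\]
By \eqref{eq:withdraw}, $z(uv)>-8\Delta^3\varepsilon'_u\ge-y(uv)$. Hence $y^*\ge0$.

\emph{Goodness.} Right nodes outside $B'$ were saturated after Stage 2 and are not in $H$, so every right node that is unsaturated under $y^*$ lies in $B'\subseteq B$. Let $u\in L$.
\begin{itemize}
\item If $u\notin A$, then after Stage 1 it was saturated or had at most $d_u/2$ neighbors in $B$. In the first case it is still saturated, since Stages 2 and 3 change only edges whose left endpoint is in $A$. In the second case it has at most $d_u/2$ neighbors in $B'$.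
\item If $u\in A\setminus A'$, it was saturated in step (b) and is not in $H$.
\item If $u\in A'$, its unsaturated neighbors are neighbors in $H$. By Lemma~\ref{lem:signed}, $u$ is saturated or there are at most $\deg_H(u)/2\le d_u/2$ of them.
\end{itemize}

Stage 1 takes $O(k)=O(\log\Delta)$ rounds, and Stages 2 and 3 take $O(1)$ rounds.
\end{proof}

The decreases in Stage 3 take back only weight that the same application of the lemma has placed. Seen from outside, Lemma~\ref{lem:halving} returns a nonnegative map, so Lemma~\ref{lem:residual} applies to it.

\section{Bipartite graphs}\label{sec:bip}

\begin{proof}[Proof of Theorem~\ref{thm:bip}]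
Let $L,R$ be the color classes and start from $y=0$. Repeat the following phase $m=\lfloor\log_2\Delta\rfloor+1$ times: let $F$ be the subgraph induced by the currently unsaturated nodes, apply Lemma~\ref{lem:halving} to $F$ with the current residuals as capacities, and add the result to $y$. The residuals on $F$ are positive, as the lemma requires; nodes of capacity $0$ are saturated from the start and never belong to $F$.

By Lemma~\ref{lem:residual}, $y$ stays feasible and saturated nodes stay saturated. Let $u\in L$ be unsaturated at the end. Then $u$ is in $F$ and remains unsaturated in every phase. Its degree in $F$ is its number of unsaturated neighbors, so by Lemma~\ref{lem:halving} this number at least halves in each phase. It ends at most $\Delta/2^m<1$, hence at $0$. Every edge has an endpoint in $L$, so no edge has two unsaturated endpoints. The running time is $m\cdot O(\log\Delta)=O(\log^2\Delta)$.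
\end{proof}

\section{General graphs}\label{sec:gen}

Pushes and both moves treat left and right nodes differently, so in a general graph we must first create sides. A proper coloring does this, and it is the only source of the dependence on $n$.

\begin{theorem}[Linial \cite{linial}]\label{thm:linial}
A proper coloring with $O(\Delta^2)$ colors can be computed deterministically in $O(\log^* n)$ rounds.
\end{theorem}

Written in binary, the colors cover the edge set by few $2$-colored bipartite graphs. This already answers (Q1).

\begin{proposition}\label{prop:cubic}
In general graphs with arbitrary capacities $b\ge0$, a maximal feasible $y$ can be found deterministically in $O(\log^3\Delta)+O(\log^* n)$ rounds.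
\end{proposition}

\begin{proof}
Compute the coloring of Theorem~\ref{thm:linial} and write the colors with $s=O(\log\Delta)$ bits. Start from $y=0$. For $j=1,\dots,s$, let $G_j$ consist of the edges whose endpoint colors differ in bit $j$; it is properly $2$-colored by bit $j$. Apply Theorem~\ref{thm:bip} to the subgraph of $G_j$ induced by the currently unsaturated nodes, with the residuals as capacities, and add the result to $y$. Afterwards every edge of $G_j$ has a saturated endpoint, and by Lemma~\ref{lem:residual} this persists and $y$ stays feasible. The coloring is proper, so every edge lies in some $G_j$, and the final $y$ is maximal. The time is $O(\log^* n)+s\cdot O(\log^2\Delta)$.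
\end{proof}

The extra factor $\log\Delta$ is the number of bits. To remove it we want a constant number of colors, which a proper coloring cannot have in general, since a clique on $\Delta+1$ nodes needs $\Delta+1$ colors. But one phase only has to shrink the number of unsaturated neighbors by a constant factor, so it may ignore a small fraction of the edges at each node. The \emph{defect} of a coloring is the largest number of neighbors that share their color with a node; a proper coloring has defect $0$.

\begin{lemma}[Defective coloring]\label{lem:defective}
Let $U$ be a graph of maximum degree at most $D$, given with a proper coloring from a known palette of $m_0$ colors. In $O(\log\log m_0)+O(1)$ rounds one can color $U$ with at most $2^{64}$ colors and defect at most $D/32$.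
\end{lemma}

\begin{proof}
We shrink the palette in steps of one round each. Let $m$ be the current palette size and $\ell=\log_2m$, and perform a step as long as $\ell>64$. Put $t=\lfloor\ell\rfloor$. By Bertrand's postulate, for every integer $N\ge1$ there is a prime in $[N,2N]$; let $q$ be the smallest prime with $q\ge\lceil\ell^2\rceil$, so that
\[
\ell^2\le q\le2\lceil\ell^2\rceil\le4\ell^2 .
\]
There are $q^{t+1}\ge2^{t+1}>2^{\ell}=m$ polynomials of degree at most $t$ over the field $\mathbb F_q$, so a fixed rule assigns distinct polynomials to distinct colors. Let $g_x$ be the polynomial of the current color of node $x$; each node learns the colors of its neighbors in one round.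

If $w$ is a neighbor of $x$ of a different color, then $g_w-g_x$ is a nonzero polynomial of degree at most $t$ and has at most $t$ roots in $\mathbb F_q$. So there are at most $tD$ pairs $(w,a)$ with $w$ such a neighbor, $a\in\mathbb F_q$ and $g_w(a)=g_x(a)$. By averaging, some $a$ occurs in at most $tD/q\le\ell D/\ell^2=D/\ell$ pairs. Node $x$ chooses such an $a$ and takes the new color $(a,g_x(a))$. A neighbor $w$ with the same new color chose the same $a$ and has $g_w(a)=g_x(a)$, so it either had the old color of $x$ or is one of these at most $D/\ell$ neighbors. The defect grows by at most $D/\ell$.

The new palette has $q^2\le16\ell^4$ colors, so the new value of $\ell$ satisfies $\ell'\le4+4\log_2\ell\le\ell/2$. The last inequality reads $28\le32$ at $\ell=64$, and it persists for $\ell\ge64$ because there the derivative $4/(\ell\ln2)$ of $4+4\log_2\ell$ is less than $1/2$. Since $\ell$ starts at $\log_2m_0$ and at least halves in each step, there are $O(\log\log m_0)+O(1)$ steps, and at the end $m\le2^{64}$. The last step is performed at a value $\ell>64$, the one before at a value above $128$, and so on, so the final defect is at most $D\sum_{i\ge0}\frac1{64\cdot2^i}=\frac D{32}$.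
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:gen}]
Compute the coloring of Theorem~\ref{thm:linial} once, with palette size $m_0=O(\Delta^2)$. Let $D_0=\Delta$ and $D_{i+1}=\lfloor33D_i/64\rfloor$; all nodes know this sequence. Start from $y=0$, and for $i=0,1,\dots$ perform phase $i$ as long as $D_i\ge1$. The invariant is that $y$ is feasible and that, before phase $i$, the subgraph $U$ induced by the unsaturated nodes has maximum degree at most $D=D_i$.

\emph{The phase.} The initial coloring is proper on $U$; apply Lemma~\ref{lem:defective} to $U$ and write the resulting colors with $64$ bits. An edge of $U$ whose endpoints have different colors gets the \emph{class} $j\in\{1,\dots,64\}$, the lowest bit in which the colors differ. For each $j$ and each $\beta\in\{0,1\}$ in turn, let $F$ be the graph formed by the currently unsaturated nodes and the class-$j$ edges between them, let $L$ be the set of its nodes whose bit $j$ equals $\beta$, apply Lemma~\ref{lem:halving} to $F$ with the current residuals as capacities, and add the result to $y$. Both values of $\beta$ are needed because the lemma makes a promise only to left nodes, and here the degree of every node must shrink.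

\emph{The invariant.} By Lemma~\ref{lem:residual}, $y$ stays feasible and saturated nodes stay saturated. Let $x$ be unsaturated after the phase. In $U$ it has $a_j$ incident edges of class $j$ and $\mu\le D/32$ neighbors of its own color, with $\mu+\sum_ja_j\le D$. Fix $j$ and consider the application for class $j$ with $\beta$ equal to bit $j$ of $x$. There $x$ is a left node of degree at most $a_j$ and remains unsaturated, so at most $a_j/2$ of its neighbors in $F$ remain unsaturated; its class-$j$ neighbors outside $F$ were already saturated. Hence after the phase the number of unsaturated neighbors of $x$ is at most
\[
\frac12\sum_ja_j+\mu\ \le\ \frac{D-\mu}2+\mu\ =\ \frac{D+\mu}2\ \le\ \frac{33}{64}\,D ,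
\]
and, being an integer, at most $D_{i+1}$.

\emph{Termination and time.} Since $(33/64)^2<1/2$, we have $D_i\le(33/64)^i\Delta<1$ for $i\ge2(\lfloor\log_2\Delta\rfloor+1)$. So after $O(\log\Delta)$ phases $D_i=0$; then $U$ has no edges and $y$ is maximal. A phase costs $O(\log\log m_0)+O(1)$ rounds for the coloring and $128\cdot O(\log\Delta)$ rounds for the applications of Lemma~\ref{lem:halving}, which is $O(\log\Delta)$ in total.
\end{proof}

The defective coloring has to be recomputed in every phase. With one coloring of defect $\mu=\Delta/32$ throughout, the bound $D\mapsto(D+\mu)/2$ would never fall below its fixed point $\mu$.

\section{Vertex cover, and comparison with the lower bounds}\label{sec:final}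

\begin{proof}[Proof of Corollary~\ref{cor:vc}]
Use the weights as capacities $b$, compute a maximal feasible $y$ by Theorem~\ref{thm:gen}, and output the set $S$ of saturated nodes. By maximality $S$ is a vertex cover. Write $b(C)=\sum_{x\in C}b_x$, and let $C$ be any vertex cover. An edge has at most two endpoints in $S$ and at least one in $C$, and $y\ge0$, so
\[
b(S)=\sum_{x\in S}y[x]\ \le\ 2\sum_{e\in E}y(e)\ \le\ 2\sum_{x\in C}y[x]\ \le\ 2\,b(C).\qedhere
\]
\end{proof}

By (L5), a running time $o(\log\Delta/\log\log\Delta)+O(\log^* n)$ is impossible even in bipartite graphs, so Theorems~\ref{thm:bip} and~\ref{thm:gen} are optimal up to a factor $O(\log\Delta\cdot\log\log\Delta)$ in the dependence on $\Delta$. We do not determine the exact exponent of $\log\Delta$. By (L4), the $n$-dependent term in Theorem~\ref{thm:gen} cannot simply be dropped. Finally, by (L2) and (L3), maximal fractional matching is exponentially easier in $\Delta$ than maximal matching, both in $2$-colored bipartite graphs and in general graphs when an additive $O(\log^* n)$ term is allowed.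

\begin{thebibliography}{9}

\bibitem{linial}
Linial, \emph{Locality in distributed graph algorithms}, SIAM J. Comput., 1992.

\bibitem{open}
\emph{Open Problems Related To Locality In Distributed Graph Algorithms}, \texttt{https://jukkasuomela.fi/open}.

\end{thebibliography}
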